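\title{The angular occupation measure of planar Brownian motion determines its endpoint}

\begin{abstract}
Run a planar Brownian motion $W$ from the origin for unit time and record, for each set of directions, the total time during which $W_t/|W_t|$ lies in it. This record is a random probability measure $\mu$ on the unit circle. It has been conjectured that $W_1/|W_1|$ cannot be recovered almost surely from $\mu$. We disprove this: almost surely $\mu$ determines the occupation measure of $W$ in the plane, hence the range, and the point $W_1$. The radial information is read from the high-frequency Fourier coefficients of $\mu$, and the endpoint from the cut points of the range. The path itself is not determined by $\mu$.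
\end{abstract}

\section{Introduction}\label{sec:intro}

An observer at the origin watches a Brownian particle that starts at the origin and moves for one unit of time. The observer measures no distances and does not note the order of events; the only record kept is the total time during which the particle was seen in each set of directions. Can the observer tell in which direction the particle is at the end?

Let $d\ge2$ and let $(W_t)_{0\le t\le1}$ be a standard Brownian motion in $\mathbb R^d$ with $W_0=0$. Almost surely $W_t\ne0$ for all $t>0$. The \emph{angular occupation measure} of $W$ is the random probability measure on the unit sphere $S^{d-1}$ given by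
\[
\mu(A)=\int_0^1\mathbf 1\{W_t/|W_t|\in A\}\,dt,\qquad A\subseteq S^{d-1}\ \text{Borel}.
\]
A random variable $\eta$ \emph{can be recovered from $\mu$} if $\eta=F(\mu)$ almost surely for a measurable map $F$ defined on the space of probability measures on $S^{d-1}$; equivalently, if $\eta$ is measurable with respect to the completion of the $\sigma$-field generated by $\mu$.

The question comes from \cite{where}. Its background consists of three facts, which we quote and do not use. In any dimension and for each Borel set $A$, the conditional probability that $W_1/|W_1|\in A$ given the number $\mu(A)$ is $\mu(A)$. For $d\ge3$, however, both the range of $W$ and the point $W_1$ can be recovered from the whole measure $\mu$, so that the conditional law of $W_1/|W_1|$ given $\mu$ is not $\mu$. For $d=2$ this conditional law is not $\mu$ either. It is conjectured in \cite{where} that for $d=2$ the direction $W_1/|W_1|$ cannot be recovered from $\mu$.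

The conjecture is what one would guess. The measure $\mu$ is blind to distances: for any continuous $\lambda:[0,1]\to(0,\infty)$, the paths $W_t$ and $\lambda_tW_t$ have the same $\mu$. By the first fact above, a single value $\mu(A)$ strictly between $0$ and $1$ leaves open whether the final direction lies in $A$. And in the plane the support of $\mu$ carries no information, because it is almost surely the whole circle. Indeed, for an open arc $I$ of length $|I|$, the event that $W_{1/n}/|W_{1/n}|\in I$ for infinitely many $n$ has probability at least $|I|/2\pi$, hence probability one by Blumenthal's $0$--$1$ law, and a continuous path that visits the open cone over $I$ spends positive time there.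

The guess overlooks one thing: the angle of a Brownian particle at distance $R$ fluctuates at rate $1/R$, and this rate leaves a trace in the fine structure of $\mu$. The trace turns out to be complete. Let
\[
\nu(A)=\int_0^1\mathbf 1\{W_t\in A\}\,dt,\qquad A\subseteq\mathbb R^2\ \text{Borel},
\]
be the \emph{planar occupation measure}, of which $\mu$ is the image under $w\mapsto w/|w|$.

\begin{theorem}\label{thm:main}
Let $d=2$.
\begin{itemize}
\item[(a)] The $\sigma$-fields generated by $\mu$ and by $\nu$ coincide up to null sets.
\item[(b)] There is a Borel map $F$ from the space of probability measures on $S^1$ to $\mathbb R^2$ such that $W_1=F(\mu)$ almost surely. In particular $W_1/|W_1|$ can be recovered from $\mu$, and the conjecture is false.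
\end{itemize}
\end{theorem}

So the conditional law of $W_1/|W_1|$ given $\mu$ is a point mass, while $\mu$ has full support. Not everything can be recovered, however.

\begin{theorem}\label{thm:path}
Let $d=2$. There is no measurable map $G$ from the space of probability measures on $S^1$ to $C([0,1],\mathbb R^2)$ such that $W=G(\mu)$ almost surely.
\end{theorem}

The proof of Theorem~\ref{thm:main} has an analytic half and a topological half. Section~\ref{sec:fourier} computes the mixed moments of $\nu$ recursively from the Fourier coefficients of $\mu$, by stochastic calculus; this gives (a), and with it the range $K=W[0,1]$, which is the support of $\nu$. Section~\ref{sec:range} describes a point of $K$ in purely topological terms and reduces (b) to two properties of the Brownian path, proved in Sections~\ref{sec:cut} and~\ref{sec:dangling}. Section~\ref{sec:loop} proves Theorem~\ref{thm:path} by reversing a loop.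

\section{Conventions and tools}\label{sec:tools}

From now on $d=2$, and we identify $\mathbb R^2$ with $\mathbb C$. The process $W$ is the coordinate process on $\Omega=C([0,1],\mathbb R^2)$ under Wiener measure $P$ started at $0$. We write $R_t=|W_t|$ and $e^{i\theta_t}=W_t/|W_t|$, with $e^{i\theta_t}=1$ if $W_t=0$. For a path $\omega$ and an interval $I$ of times, $\omega I$ is the image of $I$, as in $\omega[0,t)$. The open and closed discs are $D(c,r)$ and $\overline D(c,r)$. Spaces of probability measures carry the weak topology; they are Polish, and $\mu$ and $\nu$ are Borel functions of the path by Fubini's theorem. The range $K=W[0,1]$ equals $\operatorname{supp}\nu$ for every path: the complement of $K$ has $\nu$-measure zero, and an open set that meets $K$ is visited during a time interval of positive length.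

\subsection*{Facts on planar Brownian motion}
Let $B$ be a planar Brownian motion, started at $x$ under $P_x$. Besides invariance under rotation and scaling, the strong Markov property, and the fact that $r\mapsto B_{t-r}-B_t$, $0\le r\le t$, is again a Brownian motion for fixed $t$, we use the following.
\begin{itemize}
\item[(F1)] \emph{Polarity of points.} For fixed $y$, almost surely $B_t\ne y$ for all $t>0$. Also, almost surely $B$ is constant on no interval.
\item[(F2)] \emph{Exit from an annulus.} If $r_1<|x|<r_2$, then $B$ hits $\partial D(0,r_2)$ before $\partial D(0,r_1)$ with $P_x$-probability $\log(|x|/r_1)/\log(r_2/r_1)$, because $\log|B|$ is a bounded martingale up to the exit time.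
\item[(F3)] \emph{Corridors.} If $G$ is open and connected and $x\in G$, then the measure $P_x(B[0,1]\subset G,\ B_1\in dy)$ has a strictly positive density on $G$. To see this, write $B_t=x+b_t+t(B_1-x)$ with a bridge $b$ independent of $B_1$. The density at $y$ is the Gaussian density times the probability that $x+b_t+t(y-x)\in G$ for all $t$, which is positive because $G$ is path connected and the law of $b$ charges every uniform ball around a continuous path from $0$ to $0$.
\item[(F4)] \emph{Blumenthal's $0$--$1$ law.} If $(\mathcal F^B_t)$ is the completed natural filtration of $B$, every event of $\bigcap_{t>0}\mathcal F^B_t$ has probability $0$ or $1$.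
\item[(F5)] \emph{L\'evy's modulus of continuity.} Almost surely, $\sup\{|B_t-B_{t'}|:t,t'\le1,\ |t-t'|\le h\}=O\big(\sqrt{h\log(1/h)}\big)$ as $h\to0$.
\end{itemize}
Two deeper results are needed. The first says that cut points exist, the second that they are rare.

\begin{theorem}[Burdzy \cite{burdzy}]\label{thm:burdzy}
For a planar Brownian motion $\beta$, almost surely there is $t\in(0,1)$ with $\beta[0,t)\cap\beta(t,1]=\emptyset$.
\end{theorem}

\begin{theorem}[Lawler, Schramm and Werner \cite{lsw}]\label{thm:lsw}
Let $X,Y$ be independent planar Brownian motions with $|X_0-Y_0|=1$, and let $p(t)=P(X[0,t]\cap Y[0,t]=\emptyset)$. Then $p(t)=t^{-5/8+o(1)}$ as $t\to\infty$.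
\end{theorem}

Since $p\le1$ and $9/16<5/8$, there is a constant $c_0$ with
\begin{equation}\label{eq:lsw}
p(t)\le c_0\,t^{-9/16},\qquad t\ge1,
\end{equation}
and this is all we use.

\subsection*{Measurability}
A subset of a Polish space is \emph{analytic} if it is the image of a Borel set under a Borel map between Polish spaces. Analytic sets are universally measurable: for every probability measure $\lambda$ and analytic set $A$ there are Borel sets $A_1\subseteq A\subseteq A_2$ with $\lambda(A_2\setminus A_1)=0$. Several events below have the form ``there is a time $t$ such that \dots''. They are projections of Borel sets of pairs $(\omega,t)$, hence analytic. For example, $\omega[0,t)\cap\omega(t,1]=\emptyset$ holds if and only if $\omega[0,t-\frac1n]\cap\omega[t+\frac1n,1]=\emptyset$ for all $n$, and each of these conditions is open in $(\omega,t)$; the other conditions are of the same kind, possibly with a hitting time, which is a Borel function of $\omega$, as an endpoint. ``Almost surely'' means outside a set of outer probability zero, and such a set is contained in a Borel null set.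

Our arguments show that two typical paths with the same $\mu$ have the same $\nu$ and the same endpoint. The next lemma turns such a statement into a Borel function.

\begin{lemma}\label{lem:borel}
Let $\xi,\eta$ be Borel maps from $\Omega$ to Polish spaces, and let $\Omega_0\subseteq\Omega$ be a Borel set with $P(\Omega_0)=1$ such that, for $\omega,\omega'\in\Omega_0$, $\xi(\omega)=\xi(\omega')$ implies $\eta(\omega)=\eta(\omega')$. Then $\eta=F(\xi)$ almost surely for some Borel map $F$.
\end{lemma}

\begin{proof}
Let $E$ be a Borel set in the target of $\eta$. The set $A=\xi(\Omega_0\cap\eta^{-1}(E))$ is analytic, and the hypothesis gives $\Omega_0\cap\eta^{-1}(E)=\Omega_0\cap\xi^{-1}(A)$. Choose Borel sets $A_1\subseteq A\subseteq A_2$ with $P(\xi\in A_2\setminus A_1)=0$. Then $\eta^{-1}(E)$ differs from $\xi^{-1}(A_1)\in\sigma(\xi)$ by a null set. A Polish space is Borel isomorphic to a Borel subset $E_0$ of $[0,1]$, so we may assume that $\eta$ takes values in $E_0$. Approximating $\eta$ by simple functions of itself shows that $\eta$ is almost surely equal to a $\sigma(\xi)$-measurable real variable,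 which by the Doob--Dynkin lemma is $F(\xi)$ with $F$ Borel. Redefine $F$ as a fixed point of $E_0$ where $F\notin E_0$.
\end{proof}

\section{The radius in the high frequencies of $\mu$}\label{sec:fourier}

\subsection{A particle on a circle}\label{sub:toy}
The mechanism is visible when the radius is constant. Let $\beta$ be a linear Brownian motion, $r>0$ and $\theta_t=\beta_t/r$. The particle $re^{i\theta_t}$ moves on the circle of radius $r$, and its arc length coordinate is a standard Brownian motion. The occupation measure of $e^{i\theta_t}$ has Fourier coefficients $c(n)=\int_0^1e^{-in\theta_t}dt$. Since $Ee^{-in(\theta_t-\theta_s)}=e^{-n^2|t-s|/2r^2}$,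
\[
E|c(n)|^2=2\int_0^1(1-u)\,e^{-n^2u/2r^2}du=\frac{4r^2}{n^2}-\frac{8r^4}{n^4}\big(1-e^{-n^2/2r^2}\big).
\]
Thus $\frac14n^2E|c(n)|^2\to r^2$: a distant particle turns slowly, and its angular occupation measure has larger high-frequency coefficients.

The observer sees one sample, not an expectation. It\^o's formula for $e^{-in\theta_t}$ gives
\[
n\,c(n)=-2iM(n;1)+\frac{2r^2}n\big(1-e^{-in\theta_1}\big),\qquad M(n;t)=\int_0^tre^{-in\theta_s}d\beta_s,
\]
and with $X_n(t)=e^{in\theta_t}M(n;t)$ the product rule gives
\[
|M(n;1)|^2=r^2+2\operatorname{Re}\int_0^1rX_n\,d\beta .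
\]
The wanted quantity $r^2$ is the bracket of $M(n;\cdot)$, and it does not depend on $n$. The stochastic integral is not small for any single $n$, since its second moment is $\int_0^1r^2\cdot r^2t\,dt=r^4/2$. The remedy is to average over $N$ frequencies. Formally, $\frac1N\sum_{n\le N}X_n(t)$ is the integral of $rD_N(\theta_t-\theta_s)$ against $d\beta_s$, where $D_N(\alpha)=\frac1N\sum_{n\le N}e^{in\alpha}$ satisfies $\int_0^{2\pi}|D_N|^2d\alpha=2\pi/N$. One therefore expects a second moment of order $1/N$. The integrand depends on the future value $\theta_t$, so the It\^o isometry does not apply, and the estimate will come instead from the equation satisfied by $X_n$.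

For planar Brownian motion the bracket becomes $\int_0^1R_t^2\,dt$, one number out of the many that describe $\nu$. To obtain the others we polarize: we multiply coefficients at frequencies $n$ and $n+m$, which produces an angular weight $e^{im\theta}$, and we allow radial weights. For $k\ge1$ and $n\in\mathbb Z$ put
\[
c_k(n)=\int_0^1R_t^{2k-2}e^{-in\theta_t}\,dt .
\]
The numbers $c_1(n)$ are the Fourier coefficients of $\mu$.

\begin{proposition}\label{prop:recursion}
For all $j,k\ge1$ and $m\in\mathbb Z$, almost surely, as $N\to\infty$ along the powers of $2$,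
\begin{equation}\label{eq:recursion}
\frac1{4N}\sum_{n=|m|+1}^{|m|+N}n(n+m)\,c_j(n)\,\overline{c_k(n+m)}\ \longrightarrow\ c_{j+k}(-m).
\end{equation}
\end{proposition}

For $j=k=1$ and $m=0$ this reads $\frac1{4N}\sum_{n\le N}n^2|c_1(n)|^2\to\int_0^1|W_t|^2dt$. The normalization of $W$ matters: replacing $W$ by $\lambda W$ leaves the left side unchanged and multiplies the right side by $\lambda^2$. It enters the proof through the bracket $dt$ of the driving Brownian motion.

\subsection{Polar coordinates}
Let $(\mathcal F_t)$ be the completed natural filtration of $W$, and define real processes $B^r,B^\theta$ by $B^r_t+iB^\theta_t=\int_0^te^{-i\theta_s}dW_s$, that is,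
\[
dB^r=\cos\theta\,dW^1+\sin\theta\,dW^2,\qquad dB^\theta=-\sin\theta\,dW^1+\cos\theta\,dW^2 .
\]
These are continuous martingales with $\langle B^r\rangle_t=\langle B^\theta\rangle_t=t$ and $\langle B^r,B^\theta\rangle=0$. By L\'evy's characterization, $(B^r,B^\theta)$ is a planar Brownian motion whose increments after time $t$ are independent of $\mathcal F_t$. On $[\delta,1]$, $\delta>0$, the path avoids $0$ and has a continuous logarithm $\log R+i\theta$. It\^o's formula for a holomorphic function of $W$ has no second-order term, so $d\log W=dW/W=R^{-1}(dB^r+i\,dB^\theta)$. For real $a$ and integer $n$, apply It\^o's formula to the exponential of $a\log R+in\theta$, whose bilinear bracket is $(a^2-n^2)R^{-2}dt$. On $[\delta,1]$,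
\begin{equation}\label{eq:polar}
d\big(R^ae^{in\theta}\big)=R^{a-1}e^{in\theta}\big(a\,dB^r+in\,dB^\theta\big)+\tfrac12(a^2-n^2)R^{a-2}e^{in\theta}\,dt .
\end{equation}
Let $R_*=\max_{t\le1}R_t$, which has moments of all orders. For $k\ge1$ and $n\ge1$ define
\[
M_k(n;t)=\int_0^tR^{2k-1}e^{-in\theta}dB^\theta,\qquad X_{k,n}(t)=e^{in\theta_t}M_k(n;t),
\]
and for a finite set $J$ of positive integers let $A^k_J(t)=\frac1{|J|}\sum_{n\in J}X_{k,n}(t)$.

The key estimate bounds $A_J^k$ conditionally on the radial path. The case $a=2$, $n=0$ of \eqref{eq:polar}, with $\delta\to0$, shows that $Y=R^2$ solves $dY=2\sqrt{|Y|}\,dB^r+2\,dt$, $Y_0=0$. The diffusion coefficient is H\"older continuous of order $\frac12$, so the Yamada--Watanabe theorem gives pathwise uniqueness, and with it that every solution is, up to null sets, a measurable function of the driving Brownian motion. Hence $R$ is measurable with respect to the completed $\sigma$-field $\mathcal R$ generated by $(B^r_u)_{u\le1}$.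

\begin{lemma}\label{lem:decor}
There is an absolute constant $C$ such that for all $k,N\ge1$, every set $J$ of $N$ consecutive positive integers and every $t\in(0,1]$, almost surely
\[
E\big[\,|A^k_J(t)|^2\,\big|\,\mathcal R\,\big]\le C(1+R_*)^{4k}/N .
\]
\end{lemma}

We first deduce the proposition.

\begin{proof}[Proof of Proposition~\ref{prop:recursion}]
Constants depend on $j,k$ only. Write $M_k(n)=M_k(n;1)$.

\emph{Step 1: from coefficients to martingales.} Integrate \eqref{eq:polar} with $a=2k$ and $-n$ in place of $n$ over $[\delta,1]$, and let $\delta\to0$. The boundary term $R_\delta^{2k}$ tends to $0$ and the integrands are dominated by powers of $R_*$, so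
\[
\tfrac12(4k^2-n^2)c_k(n)=R_1^{2k}e^{-in\theta_1}-2kI_k(n)+inM_k(n),\qquad I_k(n)=\int_0^1R^{2k-1}e^{-in\theta}dB^r .
\]
Solving for $nc_k(n)$, for $n\ge1$,
\[
n\,c_k(n)=-2iM_k(n)+\frac1nV_k(n),\qquad V_k(n)=4k^2c_k(n)-2R_1^{2k}e^{-in\theta_1}+4kI_k(n).
\]
We have $|c_k(n)|\le R_*^{2k-2}$ and $E|M_k(n)|^2=E|I_k(n)|^2=E\int_0^1R^{4k-2}dt$, so $M_k(n)$ and $V_k(n)$ are bounded in $L^2$ uniformly in $n$. For $n>|m|$ both $n$ and $n+m$ are at least $n-|m|\ge1$, and
\begin{align*}
&n(n+m)c_j(n)\overline{c_k(n+m)}-4M_j(n)\overline{M_k(n+m)}\\
&\qquad=-2iM_j(n)\frac{\overline{V_k(n+m)}}{n+m}+2i\,\overline{M_k(n+m)}\,\frac{V_j(n)}n+\frac{V_j(n)\overline{V_k(n+m)}}{n(n+m)}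
\end{align*}
has $L^1$-norm at most $C/(n-|m|)$ by the Cauchy--Schwarz inequality. Its average over $I=\{|m|+1,\dots,|m|+N\}$ has $L^1$-norm at most $C(1+\log N)/N$.

\emph{Step 2: the bracket.} The product rule gives
\begin{align*}
M_j(n)\overline{M_k(n+m)}={}&\int_0^1R^{2j+2k-2}e^{im\theta}dt+\int_0^1M_j(n;t)R^{2k-1}e^{i(n+m)\theta}dB^\theta\\
&+\int_0^1\overline{M_k(n+m;t)}\,R^{2j-1}e^{-in\theta}dB^\theta .
\end{align*}
The first term is $c_{j+k}(-m)$, whatever $n$ is. In the second, $M_j(n;t)e^{i(n+m)\theta}=e^{im\theta}X_{j,n}$, and in the third, $\overline{M_k(n+m;t)}e^{-in\theta}=e^{im\theta}\overline{X_{k,n+m}}$. Averaging over $n\in I$,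
\[
\frac1N\sum_{n\in I}M_j(n)\overline{M_k(n+m)}-c_{j+k}(-m)=\int_0^1R^{2k-1}e^{im\theta}A^j_I\,dB^\theta+\int_0^1R^{2j-1}e^{im\theta}\overline{A^k_{I+m}}\,dB^\theta .
\]
Both $I$ and $I+m$ consist of $N$ consecutive positive integers; this is why the sum in \eqref{eq:recursion} starts at $|m|+1$. By the It\^o isometry and Lemma~\ref{lem:decor}, the first integral on the right has second moment
\[
\int_0^1E\Big[R_t^{4k-2}E\big[|A^j_I(t)|^2\,\big|\,\mathcal R\big]\Big]dt\le\frac CN\,E(1+R_*)^{4j+4k},
\]
and the same bound holds for the second integral with $j$ and $k$ exchanged.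

\emph{Step 3.} By Steps 1 and 2 the difference of the two sides of \eqref{eq:recursion} has $L^1$-norm at most $CN^{-1/2}$. For $N=2^i$ it exceeds $2^{-i/4}$ with probability at most $C2^{-i/4}$ by Markov's inequality, and the Borel--Cantelli lemma concludes.
\end{proof}

\subsection{Decorrelation of the frequencies}
We prove Lemma~\ref{lem:decor}. Fix $k$, put $q=2k-1\ge1$ and $X_n=X_{k,n}$. By \eqref{eq:polar} with $a=0$ and the product rule for $e^{in\theta}$ and $M_k(n;\cdot)$, whose cross bracket is $inR^{-1}\cdot R^q\,dt$, we have on $[\delta,1]$
\begin{equation}\label{eq:X}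
dX_n=\Big(\frac{in}RX_n+R^q\Big)dB^\theta+\Big(-\frac{n^2}{2R^2}X_n+inR^{q-1}\Big)dt .
\end{equation}
The drift of $X_n\overline{X_{n'}}$ is the sum of $X_n$ times the drift of $\overline{X_{n'}}$, of $\overline{X_{n'}}$ times the drift of $X_n$, and of the product of the two diffusion coefficients:
\begin{align*}
X_n\Big(-\frac{n'^2}{2R^2}\overline{X_{n'}}-in'R^{q-1}\Big)&+\overline{X_{n'}}\Big(-\frac{n^2}{2R^2}X_n+inR^{q-1}\Big)\\
&+\Big(\frac{in}RX_n+R^q\Big)\Big(-\frac{in'}R\overline{X_{n'}}+R^q\Big).
\end{align*}
With $b=n-n'$, the terms in $R^{-2}X_n\overline{X_{n'}}$ have total coefficient $-\frac12(n^2+n'^2-2nn')=-\frac12b^2$, and both $R^{q-1}X_n$ and $R^{q-1}\overline{X_{n'}}$ have coefficient $ib$. Hence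
\begin{equation}\label{eq:XX}
d\big(X_n\overline{X_{n'}}\big)=\varphi\,dB^\theta+\Big(-\frac{b^2}{2R^2}X_n\overline{X_{n'}}+ibR^{q-1}\big(X_n+\overline{X_{n'}}\big)+R^{2q}\Big)dt,
\end{equation}
where $\varphi=-ibR^{-1}\cdot(-1)X_n\overline{X_{n'}}+R^q(X_n+\overline{X_{n'}})=ibR^{-1}X_n\overline{X_{n'}}+R^q(X_n+\overline{X_{n'}})$. The damping term $-b^2/2R^2$ is the source of the decorrelation. If $R$ were constant we would take expectations and solve a linear differential equation. As $R$ is random, the expectations do not form a closed system, and we reveal the whole radial path at time $0$. This is possible because \eqref{eq:X} and \eqref{eq:XX} are driven by $B^\theta$ alone.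

\emph{The enlarged filtration.} Let $\mathcal G_t=\mathcal F_t\vee\mathcal R$. For fixed $t$, the $\sigma$-field $\mathcal F_t$, the increments of $B^r$ after $t$ and the increments of $B^\theta$ after $t$ are independent, and $\mathcal G_t$ is generated by the first two. So $B^\theta$ is a Brownian motion in $(\mathcal G_t)$, and the path $R$ is $\mathcal G_0$-measurable. Integrals against $B^\theta$ of $(\mathcal F_t)$-adapted processes are the same in both filtrations, being limits of integrals of the same simple processes.

\emph{The integrating factor.} Fix $0<\delta<t\le1$. For $\lambda\ge0$ let $\Phi^\lambda_s=\exp\big(-\frac\lambda2\int_s^tR_u^{-2}du\big)$, $\delta\le s\le t$. This process is $\mathcal G_0$-measurable and continuously differentiable, $0\le\Phi^\lambda\le1$, $\Phi^\lambda_t=1$, and $\frac d{ds}\Phi^\lambda_s=\frac\lambda2R_s^{-2}\Phi^\lambda_s$. In particular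
\begin{equation}\label{eq:factor}
\int_\delta^tR_s^{-2}\Phi^\lambda_s\,ds\le\frac2\lambda\qquad(\lambda>0).
\end{equation}
Multiplying \eqref{eq:X} by $\Phi^{n^2}$ and \eqref{eq:XX} by $\Phi^{b^2}$ cancels the damping terms:
\begin{align}
X_n(t)&=\Phi^{n^2}_\delta X_n(\delta)+in\int_\delta^t\Phi^{n^2}_sR_s^{q-1}ds+\int_\delta^t\Phi^{n^2}\Big(\frac{in}RX_n+R^q\Big)dB^\theta,\label{eq:first}\\
X_n\overline{X_{n'}}(t)&=\Phi^{b^2}_\delta X_n\overline{X_{n'}}(\delta)+\int_\delta^t\Phi^{b^2}_s\Big(ibR^{q-1}\big(X_n+\overline{X_{n'}}\big)+R^{2q}\Big)ds+\int_\delta^t\Phi^{b^2}\varphi\,dB^\theta.\label{eq:second}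
\end{align}

\emph{The stochastic integrals have conditional mean zero.} The Burkholder--Davis--Gundy inequality $E\sup_{s\le1}|M_s|^\gamma\le C_\gamma E\langle M\rangle_1^{\gamma/2}$, applied to the real and imaginary parts of $M_k(n;\cdot)$, whose brackets are at most $R_*^{2q}$, shows that $\sup_s|X_n(s)|$ has all moments. The only singular factor in the integrands is $R^{-1}$. On $A_L=\{\min_{[\delta,1]}R\ge1/L\}\in\mathcal R$ it is bounded by $L$, so $\mathbf 1_{A_L}$ times either integrand is square integrable on $\Omega\times[\delta,t]$, and $\mathbf 1_{A_L}$ times either stochastic integral has conditional mean zero given $\mathcal G_\delta$, hence given $\mathcal R$. All other terms in \eqref{eq:first} and \eqref{eq:second} are integrable, and $\bigcup_LA_L$ has probability one. We may therefore take conditional expectations given $\mathcal R$ and drop the stochastic integrals. The boundary terms vanish as $\delta\to0$: since $E|X_n(\delta)|^2=E\int_0^\delta R^{2q}ds\to0$, both $E[|X_n(\delta)|\,|\,\mathcal R]$ and $E[|X_n(\delta)X_{n'}(\delta)|\,|\,\mathcal R]$ tend to $0$ in $L^1$.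

\emph{First moments.} From \eqref{eq:first}, $R^{q-1}\le R_*^{q+1}R^{-2}$ and \eqref{eq:factor}, letting $\delta\to0$, we get for each $t\in(0,1]$ almost surely
\begin{equation}\label{eq:mean}
\big|E[X_n(t)\,|\,\mathcal R]\big|\le nR_*^{q+1}\cdot\frac2{n^2}=\frac{2R_*^{q+1}}n .
\end{equation}

\emph{Second moments.} Let $e_{n,n'}=E[X_n\overline{X_{n'}}(t)\,|\,\mathcal R]$. For $n=n'$, \eqref{eq:second} gives $e_{n,n}\le R_*^{2q}$. Let $b\ne0$. For bounded $\mathcal R$-measurable $Z$, Fubini's theorem and \eqref{eq:mean} at each time $s$ give
\[
\Big|E\Big[Z\int_\delta^t\Phi^{b^2}_sR_s^{q-1}X_n(s)\,ds\Big]\Big|\le E\Big[|Z|\,\frac{2R_*^{q+1}}n\int_\delta^t\Phi^{b^2}_sR_s^{q-1}ds\Big]\le E\Big[|Z|\,\frac{4R_*^{2q+2}}{nb^2}\Big],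
\]
so the conditional mean of the time integral is at most $4R_*^{2q+2}/(nb^2)$ in modulus. The term with $\overline{X_{n'}}$ obeys the same bound with $n'$ in place of $n$, and $\int_\delta^t\Phi^{b^2}R^{2q}ds\le2R_*^{2q+2}/b^2$ by \eqref{eq:factor}. Thus
\[
|e_{n,n'}|\le R_*^{2q+2}\Big[\frac2{b^2}+\frac4{|b|}\Big(\frac1n+\frac1{n'}\Big)\Big].
\]

\emph{Summation.} Since $J$ consists of $N$ consecutive positive integers, $\sum_{n\in J}\frac1n\le1+\log N$, and for fixed $n\in J$ the sums over $n'\in J\setminus\{n\}$ of $|b|^{-2}$ and $|b|^{-1}$ are at most $\pi^2/3$ and $2(1+\log N)$. Therefore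
\[
N^2E\big[|A^k_J(t)|^2\,\big|\,\mathcal R\big]=\sum_{n,n'\in J}e_{n,n'}\le(1+R_*)^{2q+2}\Big(N+\frac{2\pi^2}3N+16(1+\log N)^2\Big).
\]
As $1+\log N\le2\sqrt N$ and $2q+2=4k$, Lemma~\ref{lem:decor} follows. \qed

\subsection{From moments to the planar measure}

\begin{corollary}\label{cor:nu}
There is a Borel set $\Omega_1\subseteq\Omega$ of probability one such that two paths in $\Omega_1$ with the same $\mu$ have the same $\nu$, hence the same range $K=\operatorname{supp}\nu$.
\end{corollary}

\begin{proof}
Let $\Omega_1$ be the Borel set on which \eqref{eq:recursion} holds for all $j,k,m$ and $R>0$ on $(0,1]$. Let $\omega,\omega'\in\Omega_1$ have the same $\mu$. They have the same $c_1(n)$, $n\in\mathbb Z$. If they have the same $c_k(n)$ for all $n$, then \eqref{eq:recursion} with $j=1$ shows that they have the same $c_{k+1}(-m)$ for all $m$. By induction all $c_k(n)$ agree. Let $\tilde\nu$ be the image of $\nu$ under $w\mapsto(|w|^2,w/|w|)$; it determines $\nu$ because $\nu(\{0\})=0$. Choose $L$ such that for both paths $\tilde\nu$ is carried by $[0,L]\times S^1$. The numbers $c_k(n)$ are the integrals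 against $\tilde\nu$ of the functions $(\rho,\zeta)\mapsto\rho^{k-1}\zeta^{-n}$. These span an algebra that contains the constants, is closed under conjugation and separates points, so it is dense in $C([0,L]\times S^1)$ by the Stone--Weierstrass theorem. Hence the two measures $\tilde\nu$ agree.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(a)]
The measure $\mu$ is a Borel function of $\nu$, namely its image under $w\mapsto w/|w|$. Conversely, Corollary~\ref{cor:nu} and Lemma~\ref{lem:borel} show that $\nu$ is almost surely a Borel function of $\mu$.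
\end{proof}

\section{Finding the endpoint in the range}\label{sec:range}

We now know the compact set $K$, and we know that the path starts at $0$. A point whose removal disconnects $K$ should separate the beginning from the end, so the endpoint should lie on the side away from $0$ of every such point.

\begin{definition}
Let $K\subset\mathbb R^2$ be compact with $0\in K$. A \emph{branch} of $K$ is a pair $(z,Q)$, where $z\in K\setminus\{0\}$ and $Q$ is a nonempty subset of $K\setminus\{z\}$ that is relatively open and closed in $K\setminus\{z\}$ and does not contain $0$. The \emph{tip} of $K$ is the set $e(K)=\bigcap(Q\cup\{z\})$, the intersection over all branches, with $e(K)=K$ if there is none.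
\end{definition}

\begin{example}\label{ex:three}
(i) Let $\gamma:[0,1]\to\mathbb R^2$ be continuous and injective with $\gamma_0=0$, and $K=\gamma[0,1]$. The branches are the pairs $(\gamma_t,\gamma(t,1])$, $0<t<1$, and $e(K)=\{\gamma_1\}$.

(ii) Let $K$ be the union of the segment $[0,1]$ and a circle $C$ that meets it only at $1$. The branches are $(z,(z,1]\cup C)$ for $0<z<1$ and $(1,C\setminus\{1\})$, so $e(K)=C$. A path that runs along the segment, once around $C$, and then further along $C$ has range $K$ and may end anywhere on $C$. The tip is too large because the last part of the path has no cut point.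

(iii) A path that runs from $0$ to $1$ along the segment $K=[0,1]$ and returns to $\frac12$ has $e(K)=\{1\}$, which is the wrong point. The path enters the branch $(\frac34,(\frac34,1])$ through $\frac34$ and leaves it again through the same point.
\end{example}

The Brownian path avoids both failures. Call $t\in(0,1)$ a \emph{cut time} of a path $\omega$ on $[0,1]$ if $\omega[0,t)\cap\omega(t,1]=\emptyset$, and similarly on other intervals.

\begin{proposition}\label{prop:cut}
Almost surely, $W$ has cut times arbitrarily close to $1$.
\end{proposition}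

\begin{proposition}\label{prop:dangling}
Almost surely, $W_1\in Q\cup\{z\}$ for every branch $(z,Q)$ of $W[0,1]$.
\end{proposition}

\begin{proof}[Proof of Theorem~\ref{thm:main}(b), given Propositions~\ref{prop:cut} and~\ref{prop:dangling}]
Let $\Omega_0\subseteq\Omega_1$ be a Borel set of probability one on which $W_0=0$, $W$ is constant on no interval, and the conclusions of both propositions hold. Fix a path in $\Omega_0$ and a cut time $t$, and put $z=W_t$ and $Q=W[t,1]\setminus\{z\}$. Then $z\ne0$. A point $y\ne z$ of $W[0,t]\cap W[t,1]$ would have the form $y=W_s=W_u$ with $s<t<u$, which the cut time forbids. So $K\setminus\{z\}$ is the disjoint union of $W[0,t]\setminus\{z\}$ and $Q$. Both sets are closed in $K\setminus\{z\}$, hence both are open. The first contains $0$, and $Q$ is nonempty because $W$ is not constant on $[t,1]$. Thus $(z,Q)$ is a branch with $Q\cup\{z\}=W[t,1]$. (We never need to know whether $Q$ is connected; this is why branches are not defined through components.)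

It follows that $e(K)\subseteq W[t,1]$ for every cut time $t$. The diameter of $W[t,1]$ tends to $0$ as $t\uparrow1$, so by Proposition~\ref{prop:cut} the tip has at most one point, and by Proposition~\ref{prop:dangling} it contains $W_1$. Hence $e(K)=\{W_1\}$ on $\Omega_0$. By Corollary~\ref{cor:nu}, two paths in $\Omega_0$ with the same $\mu$ have the same $K$, hence the same endpoint, and Lemma~\ref{lem:borel} gives a Borel $F$ with $W_1=F(\mu)$ almost surely. Then $W_1/|W_1|=F(\mu)/|F(\mu)|$ almost surely, with any fixed value assigned where $F=0$.
\end{proof}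

\section{Cut times near the end of the path}\label{sec:cut}

By time reversal, Proposition~\ref{prop:cut} is equivalent to the statement that a planar Brownian motion $(B_t)_{t\ge0}$ from $0$ almost surely has cut times on $[0,1]$ arbitrarily close to $0$. By scaling, Theorem~\ref{thm:burdzy} provides a cut time on each interval $[0,\epsilon]$, but the path after $\epsilon$ may come back and destroy it. We look for a cut time at each scale $M^{-k}$ and ask that the path then escape to distance $1$ without returning. By (F2) the escape has probability of order $1/k$. This tends to zero, but the sum diverges, which is just enough. Two things need care. The cut time at scale $k$ must be compatible with whatever the path does at smaller and larger scales, which leads to the event $H$ below, and the escape events are dependent, which calls for a second-moment form of the Borel--Cantelli lemma.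

\subsection{A cut time while crossing an annulus}
Let $M>2$, $c\in\mathbb R^2$, $\varrho>0$. Start $B$ on $\partial D(c,\varrho)$ and let $T$ be the hitting time of $\partial D(c,M\varrho)$. Let $H$ be the event that some $t\in(0,T)$ satisfies
\begin{equation}\label{eq:H}
B[0,t)\cap B(t,T]=\emptyset,\qquad B(t,T]\cap\overline D(c,\varrho)=\emptyset,\qquad B[0,t]\subset D(c,M\varrho/2).
\end{equation}
The second condition protects $t$ against any past contained in $\overline D(c,\varrho)$, and the third against any future that stays outside $D(c,M\varrho/2)$. By invariance under translation, scaling and rotation, $P(H)=h(M)$ depends on $M$ only.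

\begin{lemma}\label{lem:h}
There is an integer $M>2$ with $h(M)>0$.
\end{lemma}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.15]
\fill[gray!25] (-3.6,-0.22) rectangle (-1.2,0.22);
\fill[gray!25] (-1.2,0) circle (0.22);
\begin{scope}[rotate=25]
\fill[gray!25] (1.2,-0.22) rectangle (3.8,0.22);
\fill[gray!25] (1.2,0) circle (0.22);
\draw[dashed] (1.2,0) -- (3.8,0);
\end{scope}
\draw[dashed] (-1.2,0) -- (-3.6,0);
\draw (0,0) circle (1.2);
\draw[thick] (-1.2,0) .. controls (-0.8,0.7) and (-0.6,-0.8) .. (0,0);
\draw[thick] (0,0) .. controls (0.3,0.8) and (0.6,-0.5) .. (25:1.2);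
\draw (-2.4,0.03) circle (0.1);
\fill (0,0) circle (0.04) node[above left] {$z$};
\fill (-1.2,0) circle (0.04); \node at (-1.5,-0.42) {$w_1$};
\fill (25:1.2) circle (0.04); \node at (1.55,0.2) {$w_2$};
\node at (-0.55,-0.55) {$C_1$}; \node at (0.55,-0.2) {$C_2$};
\node at (-2.4,0.48) {$D(c,\varrho)$};
\node at (-3.3,-0.45) {$N_1$}; \node at (3.0,0.85) {$N_2$};
\end{tikzpicture}
\caption{A piece $C_1\cup C_2$ of a path around a cut point $z$, inside a disc centered at $z$. The disjoint tubes $N_1,N_2$ around the rays from $w_1,w_2$ satisfy $N_1\cap C_2=N_2\cap C_1=\emptyset$. A path can arrive from the small disc $D(c,\varrho)$ through $N_1$ and leave to large distance through $N_2$ without destroying the cut point.}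
\label{fig:tubes}
\end{figure}

\begin{proof}
We cut out a small piece of path around the cut point of Theorem~\ref{thm:burdzy} and attach to it an entrance corridor and an exit corridor. The corridors depend on the path, but they can be chosen from a countable family.

\emph{Step 1: two tubes (Figure~\ref{fig:tubes}).} Let $\beta$ be a Brownian motion from $0$. Fix a path that is constant on no interval and has a cut time $t$, and let $z=\beta_t$. Choose $\delta>0$ smaller than $\max_{[0,t]}|\beta-z|$ and $\max_{[t,1]}|\beta-z|$. Let $q_1$ be the last time before $t$ and $q_2$ the first time after $t$ at which $|\beta-z|=\delta$, and put $C_1=\beta[q_1,t]$, $C_2=\beta[t,q_2]$, $w_i=\beta_{q_i}$. Then $C_1,C_2\subset\overline D(z,\delta)$ and $C_1\cap C_2=\{z\}$, so $w_1\notin C_2$ and $w_2\notin C_1$. Fix $\eta>0$ with $4\eta<\min(\operatorname{dist}(w_1,C_2),\operatorname{dist}(w_2,C_1))$; then $4\eta<|w_1-w_2|$ and $4\eta<\delta$, because $w_2,z\in C_2$. Let $L_i=\{z+\lambda(w_i-z):\lambda\ge1\}$ and let $N_i$ be the open $\eta$-neighborhood of the ray $L_i$. The nearest-point projection onto $\overline D(z,\delta)$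 is $1$-Lipschitz and maps $L_i$ to $w_i$. This has two consequences. If $y\in\overline D(z,\delta)$ is within $\eta$ of a point of $L_i$, then $|y-w_i|<\eta$, since the projection fixes $y$; hence $N_1\cap C_2=N_2\cap C_1=\emptyset$. If $v_1\in L_1$ and $v_2\in L_2$, then $|v_1-v_2|\ge|w_1-w_2|>4\eta$; hence $N_1\cap N_2=\emptyset$.

\emph{Step 2: rational data.} Choose rational times $s_1\in(q_1,t)$ and $s_2\in(t,q_2)$ with $\beta_{s_i}\in D(w_i,\eta)\subset N_i$. Let $w_1'=2w_1-z\in L_1$, at distance $\delta$ from $w_1$ and $2\delta$ from $z$. Choose a rational point $c$ with $|c-w_1'|<\eta/4$ and a rational $\varrho\in(0,\eta/4)$; then $\overline D(c,\varrho)\subset D(w_1',\eta/2)\subset N_1$ and $w_1\notin\overline D(c,\varrho)$. Choose an integer $M>2$ with $D(z,3\delta)\subset D(c,M\varrho/2)$, and a point $v\in L_2\setminus\overline D(c,M\varrho)$. The polygonal line $[\beta_{s_1},w_1]\cup[w_1,w_1']\cup[w_1',c]$ lies in the open set $N_1\cap D(z,3\delta)$. Cover it by finitely many open discs with rational center and radius that meet it and lie in this open set, and let $G_1$ be their union. Let $G_2\subset N_2$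 be obtained in this way from the line $[\beta_{s_2},w_2]\cup[w_2,v]$ and the open set $N_2$. The sets $G_1,G_2$ are open and connected, and the data satisfy the deterministic conditions
\begin{itemize}
\item[($\alpha$)] $G_1\cap G_2=\emptyset$, $\ G_2\cap\overline D(c,\varrho)=\emptyset$, $\ G_1\subset D(c,M\varrho/2)$, $\ G_1\cap\partial D(c,\varrho)\ne\emptyset$, $\ G_2\not\subset\overline D(c,M\varrho)$.
\end{itemize}
The first two follow from $N_1\cap N_2=\emptyset$, and the fourth holds because $G_1$ is connected and contains $c$ and $w_1$. Since $\beta[s_1,t]\subset C_1$ and $\beta[t,s_2]\subset C_2$, the path satisfies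
\begin{itemize}
\item[($\beta$)] $\beta_{s_1}\in G_1$, $\beta_{s_2}\in G_2$, $\beta[s_1,s_2]\subset D(c,M\varrho/2)$, and for some $t\in(s_1,s_2)$: $\ \beta[s_1,t)\cap\beta(t,s_2]=\emptyset$, $\ \beta[t,s_2]\cap(G_1\cup\overline D(c,\varrho))=\emptyset$, $\ \beta[s_1,t]\cap G_2=\emptyset$.
\end{itemize}
There are countably many tuples $(s_1,s_2,c,\varrho,M,G_1,G_2)$, and almost every path satisfies ($\beta$) for some tuple that satisfies ($\alpha$). So for one fixed tuple satisfying ($\alpha$), the event ($\beta$) has positive probability. It concerns only the path on $[s_1,s_2]$. Let $\sigma=s_2-s_1$, and let $E_0$ be a Borel set of paths on $[0,\sigma]$, all satisfying the time-shifted condition ($\beta$), such that $(\beta_{s_1+r})_{r\le\sigma}\in E_0$ with positive probability. By the Markov property, and since $\beta_{s_1}$ has a density, $\{y\in G_1:P_y(E_0)>0\}$ has positive Lebesgue measure.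

\emph{Step 3: assembling $H$.} Start $B$ at a point of $G_1\cap\partial D(c,\varrho)$ and consider three stages: (1) $B[0,1]\subset G_1$; (2) the path on $[1,1+\sigma]$ belongs to $E_0$; (3) $B[1+\sigma,2+\sigma]\subset G_2$ and $B_{2+\sigma}\notin\overline D(c,M\varrho)$. By (F3) the position at the end of stage (1) has a positive density on $G_1$, so (1) and (2) occur together with positive probability. Stage (2) ends in $G_2$, and from every point of $G_2$ stage (3) has positive probability by (F3), as $G_2\setminus\overline D(c,M\varrho)$ is open and nonempty. Suppose that all three stages occur, and let $t\in(1,1+\sigma)$ be the time given by ($\beta$). Up to time $1+\sigma$ the path is in $D(c,M\varrho/2)$, so the third condition of \eqref{eq:H} holds and $T\in(1+\sigma,2+\sigma)$. We have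
\[
B[0,t)\subset G_1\cup B[1,t),\qquad B(t,T]\subset B(t,1+\sigma]\cup G_2 .
\]
Here $G_1\cap G_2=\emptyset$ by ($\alpha$), while $G_1\cap B(t,1+\sigma]$, $B[1,t)\cap B(t,1+\sigma]$ and $B[1,t)\cap G_2$ are empty by ($\beta$). This is the first condition. Finally $\overline D(c,\varrho)$ is disjoint from $B(t,1+\sigma]$ by ($\beta$) and from $G_2$ by ($\alpha$), which is the second.
\end{proof}

\subsection{Infinitely many scales}

\begin{proof}[Proof of Proposition~\ref{prop:cut}]
Let $B$ start at $0$. Fix $M$ as in Lemma~\ref{lem:h} and $h=h(M)>0$. Let $r_k=M^{-k}$ and $\rho_k=r_k/2$, so that $r_{k+1}<\rho_k$ because $M>2$, and let $T_k$ be the hitting time of $\partial D(0,r_k)$. Then $T_k\downarrow0$ almost surely, since $B$ is not constant near time $0$. For $k\ge1$ let $H_k$ be the event $H$, with $c=0$ and $\varrho=r_{k+1}$, for the piece of path between $T_{k+1}$ and $T_k$. Let $S_k$ be the event that after $T_k$ the path hits $\partial D(0,1)$ before $\partial D(0,\rho_k)$, and let $V_k=H_k\cap S_k$.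

\emph{On $V_k$ there is a cut time of $B$ on $[0,T_0]$ in $(T_{k+1},T_k)$.} Let $t$ be the time given by $H_k$. The piece $B(t,T_k]$ avoids $B[T_{k+1},t)$ and $\overline D(0,r_{k+1})\supset B[0,T_{k+1}]$, so it avoids $B[0,t)$. Moreover $B[0,t]\subset D(0,\rho_k)$, and on $S_k$ the piece $B[T_k,T_0]$ avoids this disc.

\emph{With positive probability infinitely many $V_k$ occur.} Let $a_k=\log2/(k\log M+\log2)$. By the strong Markov property at $T_{k+1}$, $P(H_k)=h$. By the strong Markov property at $T_k$ and (F2), $S_k$ is independent of the path up to $T_k$ and has probability $\log(r_k/\rho_k)/\log(1/\rho_k)=a_k$. So $P(V_k)=ha_k$. Let $k<l$, so that $T_l<T_k$. On $S_l$ the path after $T_l$ reaches $\partial D(0,r_k)$ before $\partial D(0,\rho_l)$; this event is determined by the path up to $T_k$ and has probability $\log2/\log(r_k/\rho_l)=a_{l-k}$. Hence $P(V_k\cap V_l)\le P(S_k\cap S_l)\le a_{l-k}\,a_k$. With $\sigma_n=a_1+\dots+a_n\to\infty$ we get $\sum_{k,l\le n}P(V_k\cap V_l)\le\sigma_n+2\sigma_n^2$. The Kochen--Stone lemma states that if $\sum P(V_k)=\infty$, then the probability that infinitely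 many $V_k$ occur is at least
\[
\limsup_{n\to\infty}\frac{\big(\sum_{k\le n}P(V_k)\big)^2}{\sum_{k,l\le n}P(V_k\cap V_l)},
\]
which here is at least $\lim h^2\sigma_n^2/(\sigma_n+2\sigma_n^2)=h^2/2$.

\emph{From positive probability to probability one.} Let $A$ be the event that infinitely many $V_k$ occur. It involves the path up to $T_0$, so (F4) does not apply directly. For $k>j\ge0$ let $V_k^{(j)}$ be defined like $V_k$, with $\partial D(0,r_j)$ in place of $\partial D(0,1)$ in $S_k$, and let $A^{(j)}\in\mathcal F^B_{T_j}$ be the event that infinitely many $V_k^{(j)}$ occur. We have $V_k\subset V_k^{(j)}$, and conversely $V_k^{(j)}$ implies $V_k$ as soon as $\rho_k<\min_{[T_j,T_0]}|B|$. This minimum is positive by (F1), so $A=A^{(j)}$ up to a null set, and $A\in\mathcal F^B_{T_j}$ for all $j$. For $\epsilon>0$, the events $A\cap\{T_j\le\epsilon\}$ belong to $\mathcal F^B_\epsilon$ and their union is $A$ up to a null set. So $A\in\bigcap_\epsilon\mathcal F^B_\epsilon$, and $P(A)=1$ by (F4).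

\emph{From $[0,T_0]$ to $[0,1]$.} Let $t_k<T_k$ be the cut time given by $V_k$. If $T_0>1$, then $t_k$ is a cut time on $[0,1]$ once $T_k<1$. If $T_0\le1$, then $\min_{[T_0,1]}|B|>0$ by (F1), so for large $k$ the piece $B[T_0,1]$ avoids $D(0,\rho_k)\supset B[0,t_k]$, and again $t_k$ is a cut time on $[0,1]$. Almost surely this happens for infinitely many $k$, and $t_k\to0$.
\end{proof}

\section{No branch is entered and left again}\label{sec:dangling}

If a branch $(z,Q)$ does not contain the endpoint, the path enters $Q$ through $z$ and leaves it through $z$, as in Example~\ref{ex:three}(iii). Then $z$ is a bottleneck twice (Figure~\ref{fig:loop}): once between the past and the beginning of an excursion into $Q$, and once between the end of the excursion and the future. One bottleneck is not forbidden, since cut points exist. But by \eqref{eq:lsw} the possible locations of each bottleneck can be covered by about $\varepsilon^{-7/8}$ discs of radius about $\varepsilon$. The two families of discs are determined by disjoint parts of the path, and the middle of the excursion shifts one family against the other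 by an independent Gaussian vector. A given pair of discs is brought into contact with probability of order $\varepsilon^2$, and $\varepsilon^2\cdot\varepsilon^{-7/8}\cdot\varepsilon^{-7/8}\to0$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.1]
\draw[thick] (-3,-0.4) .. controls (-2,0.5) and (-1,-1) .. (0,0);
\draw[thick] (0,0) .. controls (-3,2.5) and (3,2.5) .. (0,0);
\draw[thick,->] (0,0) .. controls (1,-1) and (2,0.5) .. (3,-0.4);
\fill (-3,-0.4) circle (0.05) node[left] {$0$};
\fill (0,0) circle (0.05); \node at (0,-0.35) {$z$};
\node[right] at (3,-0.4) {$W_1$};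
\fill (-0.614,1.706) circle (0.05) node[above left] {$W_v$};
\fill (0.614,1.706) circle (0.05) node[above right] {$W_{v'}$};
\node at (0,1.1) {$Q$};
\end{tikzpicture}
\caption{A configuration that planar Brownian motion avoids: a loop $Q$ from $z$ to $z$ that meets the rest of the path only at $z$. The path up to time $v$ has a bottleneck at $z$, and so has the path after time $v'$. The increment $W_{v'}-W_v$ is independent of the shapes of both pieces.}
\label{fig:loop}
\end{figure}

For a path $B$ and $0<\kappa<v\le1$, the set of bottlenecks is
\[
\Gamma(B;v,\kappa)=\big\{B_a:\ \text{there is $s$ with } \kappa\le a\le s\le v-\kappa,\ B_a=B_s,\ B[0,a)\cap B(s,v]=\emptyset\big\}.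
\]
The case $a=s$ is that of a cut time. We must allow $a<s$ because the path may visit $z$ several times before the excursion starts. The margin $\kappa$ guarantees that the two pieces which avoid each other are long.

\begin{lemma}\label{lem:cover}
Let $B$ be a planar Brownian motion from $0$, and $0<\kappa<v\le1$. For $\varepsilon=2^{-n}$ put $\ell=\log(1/\varepsilon)$ and $t_k=k\varepsilon^2$. For small $\varepsilon$ there is a random set $\mathcal K_\varepsilon$ of indices $k$ with $t_k\le v$, a measurable function of $B|_{[0,v]}$, such that
\begin{itemize}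
\item[(i)] $E|\mathcal K_\varepsilon|\le C\varepsilon^{-7/8}\ell^5$, where $C$ depends on $v$ and $\kappa$ only;
\item[(ii)] on an event whose probability tends to $1$ as $\varepsilon\to0$, $\Gamma(B;v,\kappa)\subset\bigcup_{k\in\mathcal K_\varepsilon}\overline D(B_{t_k},\varepsilon\ell)$.
\end{itemize}
\end{lemma}

\begin{proof}
Call a pair $(k,j)$ \emph{admissible} if $k\le j$, $t_k\ge\kappa/2$ and $t_{j+1}\le v-\kappa/2$, and let
\[
E_{k,j}=\big\{|B_{t_{j+1}}-B_{t_k}|\le2\varepsilon\ell,\ \ B[0,t_k]\cap B[t_{j+1},v]=\emptyset\big\}.
\]
Let $\mathcal K_\varepsilon$ be the set of $k$ such that $E_{k,j}$ occurs for some admissible $(k,j)$.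

(ii) Consider the event that $|B_t-B_{t'}|\le\varepsilon\ell$ whenever $t,t'\le v$ and $|t-t'|\le\varepsilon^2$. With $h=\varepsilon^2$ we have $\sqrt{h\log(1/h)}=\varepsilon\sqrt{2\ell}=o(\varepsilon\ell)$, so its probability tends to $1$ by (F5). On this event let $z=B_a=B_s$ with $a,s$ as in the definition of $\Gamma$, and define $k,j$ by $a\in(t_k,t_{k+1}]$, $s\in[t_j,t_{j+1})$. Then $t_k<a\le s<t_{j+1}$, so $k\le j$, and $(k,j)$ is admissible if $\varepsilon^2\le\kappa/2$. Both $B_{t_k}$ and $B_{t_{j+1}}$ are within $\varepsilon\ell$ of $z$, and $B[0,t_k]\subset B[0,a)$, $B[t_{j+1},v]\subset B(s,v]$. So $E_{k,j}$ occurs and $z\in\overline D(B_{t_k},\varepsilon\ell)$.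

(i) Let $(k,j)$ be admissible and $\xi=B_{t_{j+1}}-B_{t_k}$. The processes $r\mapsto B_{t_k-r}-B_{t_k}$ and $r\mapsto B_{t_{j+1}+r}-B_{t_{j+1}}$, $0\le r\le\kappa/2$, are independent Brownian motions, independent of $\xi$. On $E_{k,j}$ the pieces $B[t_k-\kappa/2,t_k]$ and $B[t_{j+1},t_{j+1}+\kappa/2]$ are disjoint. Given $\xi\ne0$, this has probability $p(\kappa/2|\xi|^2)$ by rotation and scaling. As $p$ is nonincreasing, for $|\xi|\le2\varepsilon\ell$ and $8\varepsilon^2\ell^2\le\kappa$ this is at most $p(\kappa/8\varepsilon^2\ell^2)\le C(\varepsilon\ell)^{9/8}$ by \eqref{eq:lsw}. The density of $\xi$ is at most $1/(2\pi(j+1-k)\varepsilon^2)$, so $P(|\xi|\le2\varepsilon\ell)\le2\ell^2/(j+1-k)$ and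
\[
P(E_{k,j})\le C(\varepsilon\ell)^{9/8}\frac{2\ell^2}{j+1-k}.
\]
For fixed $k$ the integer $j+1-k$ runs through values between $1$ and $\varepsilon^{-2}$, so $\sum_j(j+1-k)^{-1}\le1+2\ell\le3\ell$ for $\ell\ge1$. There are at most $\varepsilon^{-2}$ values of $k$. Hence $E|\mathcal K_\varepsilon|\le6C\varepsilon^{-2+9/8}\ell^{3+9/8}\le6C\varepsilon^{-7/8}\ell^5$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:dangling}]
\emph{Step 1: two bottlenecks.} Fix a path with $W_0=0$ and a branch $(z,Q)$ of $K$ with $W_1\notin Q\cup\{z\}$. Partition $[0,1]$ into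
\[
Z=\{t:W_t=z\},\qquad O=\{t:W_t\in Q\},\qquad U=[0,1]\setminus(O\cup Z).
\]
The sets $Q$ and $K\setminus(Q\cup\{z\})$ are open in $K\setminus\{z\}$, hence in $K$, so $O$ and $U$ are open in $[0,1]$. The set $Z$ is closed and $O\ne\emptyset$. We have $0\in U$ because $z\ne0$ and $0\notin Q$, and $1\in U$ by assumption. Let $(s,u)$ be a connected component of $O$. Its endpoints are not in $O$; they are not in $U$ either, since $U$ is open and disjoint from $O$. So $s,u\in Z$. With $a=\min Z$ and $b=\max Z$ we have $0<a\le s<u\le b<1$. The interval $[0,a)$ is connected, covered by the disjoint open sets $O$ and $U$, and contains $0\in U$, so $[0,a)\subset U$. The same argument with the point $1$ gives $(b,1]\subset U$. Therefore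
\[
W_a=W_s=W_u=W_b=z,\qquad W[0,a)\cap W(s,u)=\emptyset,\qquad W(s,u)\cap W(b,1]=\emptyset .
\]
Choose rationals $v<v'$ in $(s,u)$ and a rational $\kappa>0$ with $a\ge\kappa$, $s\le v-\kappa$, $u\ge v'+\kappa$, $b\le1-\kappa$. The times $a\le s$ show that $z\in\Gamma_1:=\Gamma(W;v,\kappa)$. For the reversed path $\tilde W_r=W_{1-r}-W_1$ use the times $1-b\le1-u$. They satisfy $\kappa\le1-b$ and $1-u\le(1-v')-\kappa$, we have $\tilde W_{1-b}=\tilde W_{1-u}=z-W_1$, and $\tilde W[0,1-b)=W(b,1]-W_1$ is disjoint from $\tilde W(1-u,1-v']=W[v',u)-W_1$. So $z-W_1\in\Gamma_2:=\Gamma(\tilde W;1-v',\kappa)$. It remains to show that for fixed $v<v'$ and $\kappa$, the set of paths with $\Gamma_1\cap(W_1+\Gamma_2)\ne\emptyset$ has outer probability zero; a countable union then concludes.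

\emph{Step 2: the Gaussian shift.} Apply Lemma~\ref{lem:cover} to $W$ on $[0,v]$ and to $\tilde W$ on $[0,1-v']$, obtaining index sets $\mathcal K_\varepsilon$ and $\tilde{\mathcal K}_\varepsilon$. Write $W_1=W_v+G+J$ with $G=W_{v'}-W_v$ and $J=W_1-W_{v'}$. The set $\mathcal K_\varepsilon$ and the points $W_{t_k}-W_v$, $t_k\le v$, are functions of $W|_{[0,v]}$. The set $\tilde{\mathcal K}_\varepsilon$ and the points $J+\tilde W_{t_l}$, $t_l\le1-v'$, are functions of the increments of $W$ after $v'$. These two families and $G$ are independent. If both coverings in Lemma~\ref{lem:cover}(ii) hold and $z\in\Gamma_1\cap(W_1+\Gamma_2)$, then $|z-W_{t_k}|\le\varepsilon\ell$ and $|z-W_1-\tilde W_{t_l}|\le\varepsilon\ell$ for some $k\in\mathcal K_\varepsilon$, $l\in\tilde{\mathcal K}_\varepsilon$, so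
\[
\big|G-\big(W_{t_k}-W_v-J-\tilde W_{t_l}\big)\big|\le2\varepsilon\ell .
\]
The density of $G$ is at most $1/(2\pi(v'-v))$. Conditioning on the two families and summing over $k$ and $l$, we bound the outer probability in question by
\[
o(1)+\frac{\pi(2\varepsilon\ell)^2}{2\pi(v'-v)}\,E|\mathcal K_\varepsilon|\;E|\tilde{\mathcal K}_\varepsilon|\le o(1)+C\varepsilon^{2-7/4}\ell^{12},
\]
which tends to $0$ as $\varepsilon\to0$.
\end{proof}

\begin{remark}
If \eqref{eq:lsw} is replaced by $p(t)\le c_0t^{-\zeta}$, the covering number becomes $\varepsilon^{2\zeta-2}$ and the final bound $\varepsilon^{4\zeta-2}$, up to powers of $\ell$. So any exponent $\zeta>\frac12$ would do.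
\end{remark}

\section{Reversing a loop}\label{sec:loop}

If $\omega_s=\omega_t$ with $s<t$, traversing the loop $\omega[s,t]$ backward gives a new continuous path with the same occupation measures. To prove Theorem~\ref{thm:path} we need both the original and the new path to be typical for Wiener measure. For fixed $s<t$ the event $W_s=W_t$ has probability zero, so the double point has to be built into the law. We define a law $\widehat P$ of paths with a marked loop, for which reversal is a symmetry, and show that $\widehat P$ is absolutely continuous with respect to $P$.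

Let $\mathcal A=[0,\frac13]\times[\frac23,1]$. For $(s,t)\in\mathcal A$ let $\lambda^{s,t}_r=(\min(r,t)-s)^+/(t-s)$ and
\[
W^{s,t}_r=W_r-\lambda^{s,t}_r\,(W_t-W_s),\qquad0\le r\le1 .
\]
Each coordinate of $W_r$ has covariance $(\min(r,t)-s)^+$ with the same coordinate of $W_t-W_s$, so the Gaussian process $W^{s,t}$ is independent of $W_t-W_s$. It is the path conditioned on $W_t-W_s=0$: a Brownian motion on $[0,s]$, a bridge from $W_s$ to $W_s$ on $[s,t]$, and Brownian increments after $t$. Let $(S,T)$ be a random point of $\mathcal A$, independent of $W$, with density proportional to $1/(t-s)$, and let $\widehat P$ be the law of $W^{S,T}$. The weight $1/(t-s)$ is, up to the factor $1/2\pi$, the density of $W_t-W_s$ at $0$.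

\begin{lemma}\label{lem:ac}
$\widehat P$ is absolutely continuous with respect to $P$.
\end{lemma}

\begin{proof}
Let $g_\varepsilon$ be the centered Gaussian density on $\mathbb R^2$ with covariance $\varepsilon\,\mathrm{Id}$, and let $Y_\varepsilon=\int_{\mathcal A}g_\varepsilon(W_t-W_s)\,ds\,dt$, which measures the amount of near self-intersection at pairs of times in $\mathcal A$.

\emph{First moments.} Let $\Psi:\Omega\to\mathbb R$ be bounded and continuous, and let $\psi_{s,t}(x)=E\Psi(W^{s,t}+\lambda^{s,t}x)$, a bounded continuous function of $x\in\mathbb R^2$. By independence,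
\[
E[\Psi Y_\varepsilon]=\int_{\mathcal A}\Big(\int_{\mathbb R^2}g_\varepsilon(x)\,\psi_{s,t}(x)\,g_{t-s}(x)\,dx\Big)ds\,dt .
\]
The inner integral is bounded by $3\sup|\Psi|/2\pi$, since $t-s\ge\frac13$, and tends to $\psi_{s,t}(0)/(2\pi(t-s))$ as $\varepsilon\to0$. By dominated convergence, applied to $\Psi$ and to the constant $1$, $EY_\varepsilon$ has a positive limit and $E[\Psi Y_\varepsilon]/EY_\varepsilon\to\int\Psi\,d\widehat P$.

\emph{Second moments.} Let $(s,t),(s',t')\in\mathcal A$. The intervals $[s,t]$ and $[s',t']$ overlap in an interval of length $o=\min(t,t')-\max(s,s')\ge\frac13$; this is the reason for the choice of $\mathcal A$. Write their lengths as $o+x$ and $o+y$, so that $x+y=|s-s'|+|t-t'|$. For each coordinate, the covariance matrix $\Sigma$ of $(W_t-W_s,W_{t'}-W_{s'})$ has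
\[
\det\Sigma=(o+x)(o+y)-o^2=o(x+y)+xy\ge\tfrac13\big(|s-s'|+|t-t'|\big).
\]
The joint density of the pair on $\mathbb R^4$ is the product of two bivariate Gaussian densities and is at most $1/((2\pi)^2\det\Sigma)$. As $g_\varepsilon$ has integral one,
\[
EY_\varepsilon^2\le\frac3{4\pi^2}\int_{\mathcal A}\int_{\mathcal A}\frac{ds\,dt\,ds'\,dt'}{|s-s'|+|t-t'|}<\infty
\]
uniformly in $\varepsilon$, because $1/(|x_1|+|x_2|)$ is locally integrable in the plane.

\emph{Conclusion.} The variables $Y_\varepsilon/EY_\varepsilon\ge0$ are bounded in $L^2(P)$ for small $\varepsilon$, so they converge weakly in $L^2(P)$ along a sequence $\varepsilon\to0$ to some $Y\ge0$. Then $E[\Psi Y]=\int\Psi\,d\widehat P$ for all bounded continuous $\Psi$, and such functions determine a finite measure on $\Omega$. So $Y$ is a density of $\widehat P$ with respect to $P$.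
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:path}]
Let $\omega=W^{S,T}$, and define $\omega'_r=\omega_{S+T-r}$ for $r\in[S,T]$ and $\omega'_r=\omega_r$ otherwise. The path $\omega'$ is continuous because $\omega_S=\omega_T$. The map $r\mapsto S+T-r$ preserves Lebesgue measure on $[S,T]$, so $\mu(\omega')=\mu(\omega)$. Given $(S,T)=(s,t)$, the loop $(\omega_r-\omega_s)_{s\le r\le t}$ is independent of the path before $s$ and of the increments after $t$. It is a centered Gaussian process with independent coordinates of covariance $(r-s)(t-r')/(t-s)$ for $r\le r'$, and this covariance is invariant under the reflection $r\mapsto s+t-r$. Hence $\omega'$ has law $\widehat P$, like $\omega$.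

Suppose that $W=G(\mu)$ holds $P$-almost surely, hence on a Borel set $\Omega_2$ with $P(\Omega_2)=1$. By Lemma~\ref{lem:ac}, $\widehat P(\Omega_2)=1$, so almost surely both $\omega$ and $\omega'$ lie in $\Omega_2$ and $\omega=G(\mu(\omega))=G(\mu(\omega'))=\omega'$. But given $(S,T)=(s,t)$, with $\tau=t-s$ and $r=s+\tau/4$, each coordinate of $\omega'_r-\omega_r=\omega_{t-\tau/4}-\omega_{s+\tau/4}$ is Gaussian with variance $\frac3{16}\tau+\frac3{16}\tau-\frac2{16}\tau=\frac\tau4>0$. So $\omega'\ne\omega$ almost surely, a contradiction.
\end{proof}

\begin{thebibliography}{9}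

\bibitem{burdzy}
K.~Burdzy, \emph{Cut points on Brownian paths}, Ann. Probab. 17 (1989).

\bibitem{lsw}
Lawler, Schramm and Werner, \emph{Values of Brownian intersection exponents II}, Acta Math. 187 (2001).

\bibitem{where}
\emph{Where Did The Brownian Particle Go?},
\texttt{https://emis.dsd.sztaki.hu/\allowbreak journals/\allowbreak EJP-ECP/\allowbreak \_ejpecp/\allowbreak printarticle4747.html?id=1285}

\end{thebibliography}
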